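# Amalgamating compact Lie groups over a circle

## 1. Embeddings, amalgams and circle weights

All representations below are finite-dimensional, continuous and complex. On a compact group every representation admits an invariant inner product, so we take representations to be unitary. A representation of a compact group is determined up to isomorphism by its character, and isomorphic unitary representations are unitarily equivalent.

**Definition 1 (embedding).** An embedding of compact groups is an injective continuous homomorphism. Since its source is compact, it is a homeomorphism onto its image.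

*Example.* The map $t\mapsto\mathrm{diag}(t,t^{-1})$ embeds $S^1$ in $U(2)$. The map $t\mapsto\mathrm{diag}(t^2,t^{-2})$ is not an embedding, because it kills $-1$. The map $t\mapsto\mathrm{diag}(t^3,t^2,t^{-2},t^{-3})$ is an embedding into $U(4)$: if $t^3=t^2=1$ then $t=1$.

**Definition 2 (amalgam).** Let $A\to B$ and $A\to C$ be embeddings of compact groups. An amalgam of $B$ and $C$ over $A$ is a compact group $D$ with embeddings $B\to D$ and $C\to D$ whose restrictions to $A$ coincide. In the category of compact Lie groups, $A,B,C,D$ are all required to be compact Lie groups. For a family of embeddings $A\to B_j$, a simultaneous amalgam is a $D$ with embeddings $B_j\to D$ that all agree on $A$.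

*Example.* If $C=A\times C'$, with $A$ embedded as the first factor, then $D=B\times C'$ works: send $b\mapsto(b,1)$ and $(\alpha,c')\mapsto(\alpha,c')$. Both maps are injective and both send $\alpha\in A$ to $(\alpha,1)$.

**Definition 3 (amalgamation basis).** $A$ is an amalgamation basis if every pair of embeddings $A\to B$, $A\to C$ has an amalgam. This depends on the category: compact groups, or compact Lie groups.

*Example.* The trivial group is an amalgamation basis in both categories, with $D=B\times C$.

**Definition 4 (circle weights and restricted characters).** A representation of $S^1$ is a direct sum of characters $t\mapsto t^k$. The integers $k$ that occur, with multiplicity, are its weights, and its character is the Laurent polynomial $\sum_k(\text{multiplicity of }k)\,t^k$. If $S^1$ is embedded in $B$ and $X$ is a representation of $B$, the restricted character of $X$ is the character of $X|_{S^1}$.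

*Example.* Let $S^1\subset SU(2)$ be $\{\mathrm{diag}(t,t^{-1})\}$. The irreducible representation of $SU(2)$ of dimension $k+1$ has restricted character $u_k=t^k+t^{k-2}+\dots+t^{-k}$.

**Definition 5 (the space $\mathrm{Sym}$).** $\mathrm{Sym}$ is the real vector space of real Laurent polynomials in $t$ invariant under $t\mapsto t^{-1}$. It has basis $e_0=1$ and $e_k=t^k+t^{-k}$ for $k\ge1$. Put $\mathrm{Sym}_N=\langle e_0,\dots,e_N\rangle$. The degree of a nonzero element is the largest $k$ for which $e_k$ occurs.

*Example.* $u_3=e_3+e_1$ has degree $3$, and $u_2=e_2+e_0$ has degree $2$.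

## 2. Groups that share a circle: the statements

Here is the question, taken from "Amalgamating groups via linear programming", https://www.mis.mpg.de/events/event/amalgamating-groups-via-linear-programming. Two compact Lie groups $B$ and $C$ each contain a copy of the circle, in any way they like. Can they always be placed inside one compact Lie group $D$ so that the two circles become the same circle, with the same parametrization? In the language of Definition 3: *is $S^1$ an amalgamation basis in the category of compact Lie groups?*

The answer is yes, and $D$ can always be taken to be a unitary group.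

**Theorem A.** Let $S^1\hookrightarrow B$, $S^1\hookrightarrow C$ be embeddings into compact Lie groups. Then there are faithful finite-dimensional unitary representations $X$ of $B$ and $Y$ of $C$ with $X|_{S^1}\cong Y|_{S^1}$. Consequently there are embeddings $B\to U(N)$, $C\to U(N)$, for some $N$, that agree on $S^1$.

The second sentence follows from the first. Put $N=\dim X=\dim Y$. The two restrictions are unitarily equivalent, so after conjugating $Y$ by a unitary matrix they coincide.

**Theorem B.**

1. $S^1$, $SU(2)$ and $SO(3)$ are amalgamation bases in compact Lie groups and also in the category of all compact groups. In both categories any *finite* family of embeddings of one of these groups can be amalgamated simultaneously. For $S^1$ this fails for infinite families.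
2. If a compact Lie group $A$ is an amalgamation basis in either category, then $A$ is finite or $\mathrm{Ad}(A)$ acts irreducibly on the real vector space $\mathfrak a=\mathrm{Lie}(A)$. In particular, the torus $T^r$ is an amalgamation basis if and only if $r\le1$. A connected amalgamation basis is trivial, $S^1$, or has simple Lie algebra.

These notes do not settle simple groups of rank $\ge2$, or non-connected groups of positive dimension satisfying the necessary condition in part 2 (such as $O(2)$, whose Lie algebra is one-dimensional).

## 3. Matching restricted characters by hand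

Theorem A asks for an equality of two Laurent polynomials, each a sum of restricted characters with nonnegative integer coefficients. We try three pairs.

**$SU(2)$ and $SO(3)$.** Let $S^1\subset SU(2)$ be $\mathrm{diag}(t,t^{-1})$ and let $S^1\subset SO(3)$ be the rotations about an axis, which have weights $1,0,-1$ on $\mathbb C^3$. The standard representations have characters $t+t^{-1}$ and $t+1+t^{-1}$. Adding a trivial summand on the left makes them equal. So $X=\mathbb C\oplus\mathbb C^2$ and $Y=\mathbb C^3$ are faithful with the same restriction, and $D=U(3)$ works.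

**A criterion for $SU(2)$.** Let $f=\sum_kf_ke_k\in\mathrm{Sym}$. Then
$$f=\sum_{k\ge0}(f_k-f_{k+2})\,u_k,$$
since the coefficient of $e_j$ on the right is $\sum_{k\ge j,\ k\equiv j\,(2)}(f_k-f_{k+2})=f_j$. Hence $f$ with integer coefficients is the restricted character of a representation of $SU(2)$ exactly when $f_k\ge f_{k+2}$ for all $k\ge0$.

**$SU(2)$ and $U(4)$ with weights $3,2,-2,-3$.** The standard representation of $U(4)$ restricts to $e_3+e_2$. It fails the criterion, because $f_1=0<1=f_3$ and $f_0=0<1=f_2$. Adding trivial summands repairs only $f_0$. Now add $\bigwedge^2\mathbb C^4$. Its weights are the sums of pairs, namely $5,1,0,0,-1,-5$, so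
$$\mathbb C^4\oplus\textstyle\bigwedge^2\mathbb C^4:\qquad e_5+e_3+e_2+e_1+2e_0=u_5+u_2+u_0 .$$
Both sides have dimension $10$. The representation of $SU(2)$ with character $u_5$ is faithful, since $-1$ acts on it as $-1$. So $D=U(10)$ works.

Each case needed its own choice. We want a systematic source of equalities. First we reduce to unitary groups, where all restricted characters are explicit.

## 4. Highest weights of $U(n)$ on a circle

**Step 1: reduction to $U(n)$ and $U(m)$ with symmetric weights.** The purpose is to replace $B$ and $C$ by groups whose irreducible representations we can list. By the Peter–Weyl theorem, $B$ has a faithful unitary representation $V$. Embed $B$ in $U(n)=U(V\oplus\overline V)$. After a conjugation the circle maps by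
$$t\mapsto\mathrm{diag}(t^{a_1},\dots,t^{a_n}),\qquad a_1\ge\dots\ge a_n .$$
The multiset $a$ satisfies $a=-a$, because $\overline V$ has the negatives of the weights of $V$. Injectivity on $S^1$ gives $a\ne0$ and $\gcd(a_i)=1$, since a common divisor $e\ge2$ would put the $e$-th roots of unity in the kernel. Also $n=2\dim V\ge2$. Likewise embed $C$ in $U(m)$ with weights $b_1\ge\dots\ge b_m$, $b=-b$, $b\neq0$, $\gcd(b_j)=1$, $m\ge2$. A faithful representation of $U(n)$ restricts to a faithful one of $B$, and similarly for $C$. So it suffices to prove Theorem A for $B=U(n)$ and $C=U(m)$ with these circles.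

**Recalled facts on $U(n)$.** Let $\Lambda=\{\lambda\in\mathbb Z^n:\lambda_1\ge\dots\ge\lambda_n\}$. The irreducible representations of $U(n)$ are $V_\lambda$, $\lambda\in\Lambda$. Let $s_\lambda(x)$ be the character of $V_\lambda$ at $\mathrm{diag}(x_1,\dots,x_n)$, let $\delta=(n-1,\dots,1,0)$, and let $\Delta_l(x)=\det(x_i^{l_j})_{i,j}$ for $l\in\mathbb Z^n$. Weyl's formulas say
$$\Delta_\delta\, s_\lambda=\Delta_{\lambda+\delta},\qquad \dim V_\lambda=\prod_{i<j}\frac{\lambda_i-\lambda_j+j-i}{j-i}\le(1+\lambda_1-\lambda_n)^{n(n-1)/2}. \tag{1}$$
The inequality holds because each factor equals $1+\frac{\lambda_i-\lambda_j}{j-i}\le1+\lambda_1-\lambda_n$. The weights of $V_\lambda$ under the diagonal torus lie in the convex hull of the permutations of $\lambda$, and $\lambda$ itself is a weight.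

*Example.* $V_{(1,0,\dots,0)}=\mathbb C^n$ and $V_{(1,1,0,\dots,0)}=\bigwedge^2\mathbb C^n$. For $n=2$ and $a=(1,-1)$, the restricted character of $V_\lambda$ is $u_{\lambda_1-\lambda_2}$.

Write $\chi_\lambda(t)=s_\lambda(t^{a_1},\dots,t^{a_n})$ for the restricted character. Since $a=-a$, the matrices $\mathrm{diag}(t^{a_i})$ and $\mathrm{diag}(t^{-a_i})$ are conjugate in $U(n)$, so $\chi_\lambda\in\mathrm{Sym}$. For $U(m)$ and $b$ write $\Lambda'$, $V'_\nu$ and $\chi'_\nu$.

**Step 2: the degree of $\chi_\lambda$.** The purpose is to order representations by the size of their circle weights. A torus weight $\mu$ of $V_\lambda$ gives the circle weight $a\cdot\mu$. On the convex hull of the permutations of $\lambda$ the linear function $a\cdot\mu$ is at most $M(\lambda):=\sum_ia_i\lambda_i$ by the rearrangement inequality, as $a$ and $\lambda$ are both sorted. This value is attained at $\mu=\lambda$. So $M(\lambda)$ is the largest circle weight of $V_\lambda$, and by symmetry under $t\mapsto t^{-1}$ the degree of $\chi_\lambda$ is exactly $M(\lambda)\ge0$.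

Put $A_r=a_1+\dots+a_r$, with $A_0=0$. Then $A_n=0$, since $a=-a$. For $1\le r\le n-1$ we have $A_r\ge1$. Indeed the average of the first $r$ terms of a sorted sequence is at least the total average, here $0$, with equality only if the sequence is constant. Our sequence is not constant, because a constant sequence with $a=-a$ is zero. So $A_r>0$, and $A_r$ is an integer. Summation by parts gives
$$M(\lambda)=\sum_{r=1}^{n-1}A_r(\lambda_r-\lambda_{r+1})\ \ge\ \lambda_1-\lambda_n. \tag{2}$$

**Step 3: a representation of every large degree.** The purpose is to have, for each large $k$, one restricted character of degree exactly $k$ on each side, with dimension polynomial in $k$. This is what will later control linear functionals on $\mathrm{Sym}$. Since $a_r=A_r-A_{r-1}$ and $A_0=A_n=0$, we have $\gcd(A_1,\dots,A_{n-1})=\gcd(a_1,\dots,a_n)=1$. The $A_r$ with $1\le r\le n-1$ are positive integers with greatest common divisor $1$, so every sufficiently large integer $k$ can be written $k=\sum_{r<n}A_rc_r$ with integers $c_r\ge0$. Define $\mu_k\in\Lambda$ to be the weight with last entry $0$ and with $r$-th consecutive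 difference ($r$-th entry minus $(r+1)$-st entry) equal to $c_r$. By (2), $M(\mu_k)=k$, and by (1) and (2),
$$\dim V_{\mu_k}\le(1+k)^{\omega},\qquad \omega:=\max\Big\{\frac{n(n-1)}2,\frac{m(m-1)}2\Big\}\ge1 .$$
Similarly we get $\mu'_k\in\Lambda'$ with $\chi'_{\mu'_k}$ of degree $k$ and $\dim V'_{\mu'_k}\le(1+k)^\omega$. Fix $k_0\ge1$ such that $\mu_k$ and $\mu'_k$ exist for all $k\ge k_0$.

## 5. A symmetric product, and its failure at the edge of finite support

There is a cheap way to produce a function of $t$ with two readings. Take a Laurent polynomial $p(x)=\sum_{|k|\le g}p_kx^k$ with $p_k=p_{-k}>0$ and $g\ge1$. The double product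
$$\prod_{i=1}^n\prod_{j=1}^mp(t^{a_ib_j})$$
can be grouped by $i$ or by $j$. Grouped by $i$, it is $\prod_iH(x_i)$ at $x_i=t^{a_i}$, where $H(x)=\prod_jp(x^{b_j})$. This is a symmetric function of $x_1,\dots,x_n$, hence a combination of the $s_\lambda$. Grouped by $j$, it is in the same way a combination of characters of $U(m)$. If both combinations had positive coefficients, we would have the representations $X$ and $Y$ at once, up to clearing denominators.

Write $H(x)=\sum_kh_kx^k$. We shall compute in Step 5 that the coefficient of $s_\lambda$ in $\prod_iH(x_i)$ is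
$$c_\lambda=\det(h_{\lambda_i-i+j})_{1\le i,j\le n}.$$
For $n=2$ this is $h_{\lambda_1}h_{\lambda_2}-h_{\lambda_1+1}h_{\lambda_2-1}$, so positivity of $c_{(q,q)}$ means $h_q^2>h_{q-1}h_{q+1}$: strict log-concavity of the sequence $h$.

This breaks for the circles of Section 3. Take $a=(1,-1)$ and $b=(3,2,-2,-3)$. Then $H(x)=p(x^2)^2p(x^3)^2$ has degree $10g$. Below the top term, $p(x^2)^2$ continues in degree two lower and $p(x^3)^2$ in degree three lower, so
$$h_{10g}=p_g^4,\qquad h_{10g-1}=0,\qquad h_{10g-2}=2p_g^3p_{g-1},$$
$$c_{(10g-1,\,10g-1)}=h_{10g-1}^2-h_{10g}h_{10g-2}=-2p_g^7p_{g-1}<0 .$$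
So for *every* such $p$ the function $\prod_iH(x_i)$ is not the character of a representation of $U(2)$. After restriction to the circle, negative coefficients may be absorbed by positive ones, since different $\lambda$ can have the same $\chi_\lambda$. But the construction gives no reason for this to happen.

The failure sits at the edge of the support of $h$. So we choose $p$ with no edge. The Gaussian sequence $h_k=e^{-\gamma k^2}$ with $\gamma>0$ is the model: for $n=2$,
$$h_{\lambda_1}h_{\lambda_2}-h_{\lambda_1+1}h_{\lambda_2-1}=e^{-\gamma(\lambda_1^2+\lambda_2^2)}\big(1-e^{-2\gamma(\lambda_1-\lambda_2+1)}\big)>0 ,$$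
since $(\lambda_1+1)^2+(\lambda_2-1)^2=\lambda_1^2+\lambda_2^2+2(\lambda_1-\lambda_2+1)$. Therefore we replace $p$ by a theta function $\sum_ke^{-\varepsilon k^2}x^k$. The price is that the identity becomes infinite. Section 6 proves positivity, and Section 7 recovers a finite identity.

## 6. An exact infinite identity from theta functions

**Proposition 1.** There are real numbers $c_\lambda>0$ $(\lambda\in\Lambda)$ and $d_\nu>0$ $(\nu\in\Lambda')$ with $c_\lambda\le Ke^{-\kappa|\lambda|^2}$ and $d_\nu\le Ke^{-\kappa|\nu|^2}$ for some $K,\kappa>0$, such that for $|t|=1$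
$$\sum_{\lambda\in\Lambda}c_\lambda\chi_\lambda(t)=\sum_{\nu\in\Lambda'}d_\nu\chi'_\nu(t). \tag{3}$$

The proof is Steps 4 to 8.

**Step 4: the double product.** The purpose is to write down one function with two readings. For $\varepsilon\in(0,1]$ let $\theta(x)=\sum_{k\in\mathbb Z}e^{-\varepsilon k^2}x^k$ and, for $|x|=1$,
$$H_b(x)=\prod_{j=1}^m\theta(x^{b_j})=\sum_{k\in\mathbb Z}h_kx^k,\qquad h_k=\sum_{v\in\mathbb Z^m,\ b\cdot v=k}e^{-\varepsilon|v|^2}.$$
All series converge absolutely, and $\sum_kh_k=\theta(1)^m<\infty$. Define $H_a(x)=\prod_{i=1}^n\theta(x^{a_i})$ in the same way. Then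
$$\prod_{i=1}^nH_b(t^{a_i})=\prod_{i,j}\theta(t^{a_ib_j})=\prod_{j=1}^mH_a(t^{b_j}). \tag{4}$$

**Step 5: formal expansion in characters of $U(n)$.** The purpose is to find the coefficient of each $s_\lambda$ in $\prod_iH_b(x_i)$. Let $|x_i|=1$. Multiplying row $i$ of the matrix $(x_i^{\delta_j})$ by $H_b(x_i)$ and then expanding by linearity in the rows,
$$\Delta_\delta(x)\prod_iH_b(x_i)=\det\Big(\sum_{l\in\mathbb Z}h_{l-\delta_j}x_i^{l}\Big)_{i,j}=\sum_{l\in\mathbb Z^n}C_l\,x_1^{l_1}\cdots x_n^{l_n},\qquad C_l=\det(h_{l_i-\delta_j})_{i,j},$$
with absolute convergence. Permuting the entries of $l$ permutes the rows of the determinant, so $C_l$ is antisymmetric in $l$ and vanishes when two entries coincide. Every $l$ with distinct entries is a permutation $l_i=(\lambda+\delta)_{\sigma(i)}$ of a unique strictly decreasing vector $\lambda+\delta$ with $\lambda\in\Lambda$, and then $C_l=\mathrm{sgn}(\sigma)\,C_{\lambda+\delta}$. Since $\sum_\sigma\mathrm{sgn}(\sigma)\prod_ix_i^{(\lambda+\delta)_{\sigma(i)}}=\Delta_{\lambda+\delta}(x)$, the sum equals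
$$\sum_{\lambda\in\Lambda}c_\lambda\Delta_{\lambda+\delta}(x),\qquad c_\lambda=C_{\lambda+\delta}=\det(h_{\lambda_i+\delta_i-\delta_j})=\det(h_{\lambda_i-i+j}),$$
because $\delta_i-\delta_j=j-i$. By (1) each term is $c_\lambda\,\Delta_\delta(x)\,s_\lambda(x)$.

**Step 6: Gaussian upper bound, and division by $\Delta_\delta$.** The purpose is to turn the formal expansion into a uniformly convergent one. Let $\beta=|b|^2$. If $b\cdot v=k$ then $|v|^2\ge k^2/\beta$ by Cauchy–Schwarz. Splitting $|v|^2=\frac12|v|^2+\frac12|v|^2$,
$$h_k\le Z\,e^{-\varepsilon k^2/2\beta},\qquad Z=\sum_{v\in\mathbb Z^m}e^{-\varepsilon|v|^2/2}.$$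
Expand the determinant $c_\lambda$ into $n!$ products. In each, $|\lambda_i-i+\sigma(i)|\ge(|\lambda_i|-n)_+$. For $y\ge0$ we have $(y-n)_+^2\ge\frac{y^2}2-n^2$: if $y\ge n$ the difference of the two sides is $\frac12(y-2n)^2\ge0$, and if $y<n$ the right side is negative. Hence
$$|c_\lambda|\le n!\,Z^n\exp\Big(-\frac{\varepsilon}{2\beta}\Big(\frac{|\lambda|^2}2-n^3\Big)\Big),$$
which has the form $Ke^{-\kappa|\lambda|^2}$. On the torus $|s_\lambda|\le\dim V_\lambda$, which by (1) is at most $(1+2|\lambda|)^{n(n-1)/2}$. So $\sum_\lambda c_\lambda s_\lambda$ converges absolutely and uniformly on the torus. The set where $\Delta_\delta\neq0$ is dense in the torus. Dividing there, and using continuity elsewhere,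
$$\prod_{i=1}^nH_b(x_i)=\sum_{\lambda\in\Lambda}c_\lambda s_\lambda(x)\qquad(|x_i|=1). \tag{5}$$

**Step 7: $h_k$ is Gaussian up to a uniformly small relative error.** The purpose is to compare $h$ with the model $e^{-\gamma k^2}$ of Section 5. The comparison must be relative and uniform in $k$, since the $h_k$ themselves are tiny for large $k$.

We recall Poisson summation. For a lattice $L$ of full rank in a Euclidean space $E$ of dimension $\rho$, the dual lattice is $L^*=\{\xi\in E:\xi\cdot z\in\mathbb Z\ \text{for all } z\in L\}$, and for $u\in E$
$$\sum_{z\in u+L}e^{-\varepsilon|z|^2}=\frac{(\pi/\varepsilon)^{\rho/2}}{\mathrm{vol}(L)}\sum_{\xi\in L^*}e^{-\pi^2|\xi|^2/\varepsilon}e^{2\pi i\,\xi\cdot u}.$$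

*Example.* Let $b=(1,-1)$, so $\beta=2$. The solutions of $v_1-v_2=k$ are $(k+s,s)$ with $s\in\mathbb Z$, and $(k+s)^2+s^2=\frac{k^2}2+2(s+\frac k2)^2$. So $h_k=e^{-\varepsilon k^2/2}\sum_se^{-2\varepsilon(s+k/2)^2}$: a Gaussian times a factor depending only on the parity of $k$. Here $L=\mathbb Z(1,1)$ has volume $\sqrt2$, and $L^*=\mathbb Z\,\frac12(1,1)$.

In general let $L=\mathbb Z^m\cap b^\perp$, a lattice of rank $m-1\ge1$ in $b^\perp$. As $\gcd(b)=1$, the equation $b\cdot v=k$ has an integer solution for each $k$, and its solution set is a coset of $L$. Write $v=\frac k\beta b+z$ with $z\in b^\perp$. Then $z$ runs over a coset $u_k+L$ with $u_k\in b^\perp$, and $|v|^2=\frac{k^2}\beta+|z|^2$. By Poisson summation,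
$$h_k=e^{-\varepsilon k^2/\beta}\sum_{z\in u_k+L}e^{-\varepsilon|z|^2}=C_\varepsilon\,e^{-\varepsilon k^2/\beta}(1+\eta_k),\qquad C_\varepsilon=\frac{(\pi/\varepsilon)^{(m-1)/2}}{\mathrm{vol}(L)}. \tag{6}$$
Here $\eta_k$ is real, since everything else in (6) is, and it is bounded by the sum of the absolute values of the terms with $\xi\neq0$. Let $r=\min_{0\ne\xi\in L^*}|\xi|$. For $\varepsilon\le1$ and $\xi\ne0$ we have $\frac{|\xi|^2}\varepsilon\ge\frac{r^2}{2\varepsilon}+\frac{|\xi|^2}2$, so
$$|\eta_k|\le\eta:=\sum_{0\ne\xi\in L^*}e^{-\pi^2|\xi|^2/\varepsilon}\le e^{-\pi^2r^2/2\varepsilon}\sum_{\xi\in L^*}e^{-\pi^2|\xi|^2/2}.$$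
The bound does not depend on $k$, and it is $O(e^{-c/\varepsilon})$ with $c>0$ as $\varepsilon\to0$.

**Step 8: all $c_\lambda$ are positive for small $\varepsilon$.** The purpose is to show that the Gaussian part of the determinant beats the error, for all $\lambda$ at once. Let $l=\lambda+\delta$, which is strictly decreasing, and $y_i=e^{2\varepsilon l_i/\beta}$, so $y_1>\dots>y_n>0$. Insert (6) into $c_\lambda=\det(h_{l_i-\delta_j})$ and use $(l_i-\delta_j)^2=l_i^2+\delta_j^2-2l_i\delta_j$ with $\delta_j=n-j$. Taking factors out of rows and columns,
$$c_\lambda=C_\varepsilon^n\prod_ie^{-\varepsilon l_i^2/\beta}\prod_je^{-\varepsilon\delta_j^2/\beta}\cdot\det\big(y_i^{\,n-j}(1+\eta_{ij})\big),\qquad \eta_{ij}=\eta_{l_i-\delta_j},\quad|\eta_{ij}|\le\eta .$$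
*Main term.* If all $\eta_{ij}$ are replaced by $0$, the determinant is the Vandermonde
$$\prod_{i<j}(y_i-y_j)=\prod_iy_i^{n-i}\prod_{i<j}\big(1-e^{-2\varepsilon(l_i-l_j)/\beta}\big)\ \ge\ \prod_iy_i^{n-i}\,\big(1-e^{-2\varepsilon/\beta}\big)^{n(n-1)/2},$$
because $l_i-l_j\ge1$ for $i<j$.

*Error.* The difference between the true determinant and the Vandermonde is
$$\sum_\sigma\mathrm{sgn}(\sigma)\prod_iy_i^{n-\sigma(i)}\Big[\prod_i(1+\eta_{i\sigma(i)})-1\Big].$$
By the rearrangement inequality applied to $\log y_i$, $\prod_iy_i^{n-\sigma(i)}\le\prod_iy_i^{n-i}$ for every permutation $\sigma$. For $\eta\le1$ the bracket is at most $(1+\eta)^n-1\le2^n\eta$ in absolute value, the last inequality by convexity of $\eta\mapsto(1+\eta)^n$ on $[0,1]$. Altogether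
$$\det\big(y_i^{n-j}(1+\eta_{ij})\big)\ \ge\ \prod_iy_i^{n-i}\Big[\big(1-e^{-2\varepsilon/\beta}\big)^{n(n-1)/2}-n!\,2^n\eta\Big].$$
The bracket does not involve $\lambda$. As $\varepsilon\to0$ its first term decays like a power of $\varepsilon$ and its second like $e^{-c/\varepsilon}$. So for all sufficiently small $\varepsilon$ we have $c_\lambda>0$ for every $\lambda\in\Lambda$.

The same argument with $a$ and $b$ exchanged gives $\prod_jH_a(y_j)=\sum_{\nu\in\Lambda'}d_\nu s_\nu(y)$ for $|y_j|=1$, with $d_\nu$ Gaussian-bounded and positive for small $\varepsilon$. Fix $\varepsilon$ small enough for both. Substituting $x_i=t^{a_i}$ in (5) and $y_j=t^{b_j}$ in its analogue, (4) gives (3). This proves Proposition 1. $\square$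

*Remark.* Small $\varepsilon$ is needed. Take $a=(1,-1)$ and $b=(3,2,-2,-3)$. A vector $v\in\mathbb Z^4$ with $|v|^2=1$ has $b\cdot v\in\{\pm2,\pm3\}$, so $b\cdot v=1$ forces $|v|^2\ge2$ and $h_1=O(e^{-2\varepsilon})$ if we let $\varepsilon\to\infty$. Meanwhile $h_0h_2\ge2e^{-\varepsilon}$. So $c_{(1,1)}=h_1^2-h_0h_2<0$ for large $\varepsilon$.

## 7. From the infinite identity to a finite one

Truncating (3) leaves an error, and we need exact equality. Instead we argue by duality. If no finite positive identity exists, linear functionals separate the two sides, and we want to apply a limit of these functionals to (3). Two things could go wrong: the limit could be zero, or it could grow so fast that it cannot be applied term by term.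

The second danger is real, even with Gaussian coefficients. In the space of finitely supported sequences with basis $\epsilon_0,\epsilon_1,\dots$, let $v_0=\epsilon_0$ and $v_k=\epsilon_k-e^{2k-1}\epsilon_{k-1}$. Then $\sum_ke^{-k^2}v_k=0$ coordinatewise, because $e^{-k^2}-e^{-(k+1)^2}e^{2k+1}=0$. But the $v_k$ are linearly independent, so no finite positive identity holds. The functional $f(\epsilon_k)=e^{k^2}$ has $f(v_0)=1$ and $f(v_k)=0$ for $k\ge1$. It grows just fast enough to escape contradiction. In our situation Step 3 will forbid such growth: there are characters of each large degree on *both* sides, with polynomially bounded coefficients, and this allows only growth like a power of a factorial.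

We use the following textbook fact.

**Stiemke's lemma.** For finitely many vectors $v_1,\dots,v_s$ in a finite-dimensional real vector space, exactly one of the following holds: there are $x_i>0$ with $\sum x_iv_i=0$; or there is a linear functional $f$ with $f(v_i)\ge0$ for all $i$ and $f(v_i)>0$ for some $i$.

*Example.* In $\mathbb R$, the vectors $1,-1$ satisfy the first alternative, and $1,0$ the second.

For $N\ge1$ let $\Lambda_N=\{\lambda\in\Lambda:M(\lambda)\le N,\ |\lambda_n|\le N\}$. By (2) this set is finite, and $\bigcup_N\Lambda_N=\Lambda$. It contains $\mu_k$ for $k_0\le k\le N$. It contains $(1,0,\dots,0)$ if $N\ge a_1$, since $M(1,0,\dots,0)=a_1$. Define $\Lambda'_N$ similarly.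

**Proposition 2.** For some $N\ge\max(a_1,b_1)$ there are reals $p_\lambda>0$ $(\lambda\in\Lambda_N)$ and $q_\nu>0$ $(\nu\in\Lambda'_N)$ with
$$\sum_{\lambda\in\Lambda_N}p_\lambda\chi_\lambda=\sum_{\nu\in\Lambda'_N}q_\nu\chi'_\nu. \tag{7}$$

Suppose not. Steps 9 to 13 derive a contradiction.

**Step 9: separating functionals.** The purpose is to express the failure of (7) by a functional for each $N$. Put
$$W_N=\mathrm{span}\{\chi_\lambda,\chi'_\nu:\lambda\in\Lambda_N,\ \nu\in\Lambda'_N\}\subset\mathrm{Sym}_N,\qquad W=\bigcup_NW_N .$$
Apply Stiemke's lemma to the vectors $\chi_\lambda$ and $-\chi'_\nu$ in $\mathrm{Sym}_N$. For each $N\ge\max(a_1,b_1)$ there is a functional $f_N$ on $\mathrm{Sym}_N$ with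
$$f_N(\chi_\lambda)\ge0\ (\lambda\in\Lambda_N),\qquad f_N(\chi'_\nu)\le0\ (\nu\in\Lambda'_N),\qquad f_N|_{W_N}\ne0. \tag{8}$$

**Step 10: removing the part of $f_N$ that (8) does not see.** The purpose is to make sure that a limit which vanishes on $W$ vanishes entirely. Let $S=\mathrm{Sym}_{k_0-1}$. The increasing subspaces $W_N\cap S$ of the finite-dimensional space $S$ are eventually constant, equal to $R:=W\cap S$ for $N\ge N_1$. Choose a complement $R^c$, so $S=R\oplus R^c$. From now on $N\ge\max(a_1,b_1,k_0,N_1)$. For $k_0\le k\le N$ the space $W_N$ contains $\chi_{\mu_k}$, of degree exactly $k$, so $\mathrm{Sym}_N=S+W_N=R^c+W_N$, using $R\subset W_N$. The sum is direct, since $R^c\cap W_N\subset R^c\cap(W_N\cap S)=R^c\cap R=0$. Thus $\mathrm{Sym}_N=R^c\oplus W_N$. Condition (8) only concerns $f_N|_{W_N}$, so we may change $f_N$ on $R^c$ and assume $f_N|_{R^c}=0$.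

**Step 11: growth bound.** The purpose is to bound $f_N$ on $e_k$ independently of $N$. Write $f_{N,k}=f_N(e_k)$. For $k_0\le k\le N$ write $\chi_{\mu_k}=\sum_{j\le k}w_{kj}e_j$. The $w_{kj}$ are weight multiplicities, so they are integers with $w_{kk}\ge1$ and $0\le w_{kj}\le\dim V_{\mu_k}\le(1+k)^\omega$. From $f_N(\chi_{\mu_k})\ge0$,
$$f_{N,k}\ge-\frac1{w_{kk}}\sum_{j<k}w_{kj}|f_{N,j}|\ge-(1+k)^\omega\sum_{j<k}|f_{N,j}| .$$
The same computation with $f_N(\chi'_{\mu'_k})\le0$ gives $f_{N,k}\le(1+k)^\omega\sum_{j<k}|f_{N,j}|$. So
$$|f_{N,k}|\le(1+k)^\omega\sum_{j<k}|f_{N,j}|\qquad(k_0\le k\le N). \tag{9}$$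
If $f_N|_S=0$, then (9) gives $f_{N,k}=0$ for all $k$ by induction, contrary to (8). So we may scale $f_N$ by a positive factor such that $\sum_{j<k_0}|f_{N,j}|=1$. Since $1+(1+k)^\omega\le(k+2)^\omega$ (as $\omega\ge1$), (9) gives $\sum_{j\le k}|f_{N,j}|\le(k+2)^\omega\sum_{j<k}|f_{N,j}|$ for $k\ge k_0$. By induction
$$\sum_{j\le k}|f_{N,j}|\le G_k:=\big((k+2)!\big)^\omega\qquad(k\le N),$$
where for $k<k_0$ the left side is at most $1$.

**Step 12: the limit functional.** The purpose is to get one functional on all of $\mathrm{Sym}$. For each $k$ the numbers $f_{N,k}$ are bounded, so by a diagonal argument $f_{N,k}\to f_k$ for every $k$ along a subsequence of $N$. Let $f$ be the functional on $\mathrm{Sym}$ with $f(e_k)=f_k$. Every element of $\mathrm{Sym}$ is a finite combination of the $e_k$, and every $\lambda$ lies in $\Lambda_N$ for large $N$ (similarly for $\nu$). So all conditions pass to the limit: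
$$\sum_{j\le k}|f_j|\le G_k,\quad\sum_{j<k_0}|f_j|=1,\quad f|_{R^c}=0,\quad f(\chi_\lambda)\ge0\ \ \forall\lambda\in\Lambda,\quad f(\chi'_\nu)\le0\ \ \forall\nu\in\Lambda'.$$

**Step 13: applying $f$ to the infinite identity.** The purpose is to reach the contradiction. Write $\chi_\lambda=\sum_kw_{\lambda,k}e_k$ and $\chi'_\nu=\sum_kw'_{\nu,k}e_k$. Since $0\le w_{\lambda,k}\le\dim V_\lambda$ and $w_{\lambda,k}=0$ for $k>M(\lambda)$,
$$\sum_kw_{\lambda,k}|f_k|\le\dim V_\lambda\cdot G_{M(\lambda)} .$$
Here $\dim V_\lambda\le(1+2|\lambda|)^{n(n-1)/2}$, $M(\lambda)=a\cdot\lambda\le|a||\lambda|$, and $\log G_k\le\omega(k+2)\log(k+2)$. So the right side is at most $e^{O(|\lambda|\log(2+|\lambda|))+O(1)}$. As $c_\lambda\le Ke^{-\kappa|\lambda|^2}$, and the number of $\lambda\in\Lambda$ with $|\lambda|\le\rho$ is at most $(2\rho+1)^n$, the double series $\sum_\lambda\sum_kc_\lambda w_{\lambda,k}f_k$ converges absolutely. The same holds for $\sum_\nu\sum_kd_\nu w'_{\nu,k}f_k$.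

Both sides of (3) converge uniformly on $|t|=1$, so we may compare Fourier coefficients at $t^k$: $\sum_\lambda c_\lambda w_{\lambda,k}=\sum_\nu d_\nu w'_{\nu,k}$ for all $k\ge0$. By Fubini,
$$0\le\sum_\lambda c_\lambda f(\chi_\lambda)=\sum_kf_k\sum_\lambda c_\lambda w_{\lambda,k}=\sum_kf_k\sum_\nu d_\nu w'_{\nu,k}=\sum_\nu d_\nu f(\chi'_\nu)\le0 .$$
All terms on the left are $\ge0$, all terms on the right are $\le0$, and all $c_\lambda,d_\nu$ are strictly positive. So $f(\chi_\lambda)=0=f(\chi'_\nu)$ for all $\lambda,\nu$; that is, $f|_W=0$. Hence $f$ vanishes on $R\subset W$ and on $R^c$, so $f|_S=0$. This contradicts $\sum_{j<k_0}|f_j|=1$, and Proposition 2 is proved. $\square$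

**Step 14: integer coefficients and faithfulness.** The purpose is to turn (7) into representations. Comparing coefficients of the $e_k$, (7) is a homogeneous linear system with integer coefficients in the unknowns $p_\lambda,q_\nu$, and it has a strictly positive real solution. The rational solutions are dense in the real solution space, so there is a strictly positive rational solution. Clearing denominators gives one in positive integers. Put
$$X=\bigoplus_{\lambda\in\Lambda_N}V_\lambda^{\oplus p_\lambda},\qquad Y=\bigoplus_{\nu\in\Lambda'_N}(V'_\nu)^{\oplus q_\nu}.$$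
Since $N\ge\max(a_1,b_1)$ and *all* coefficients are positive, $X$ and $Y$ contain the standard representations of $U(n)$ and $U(m)$. So they are faithful. By (7) their restrictions to $S^1$ have the same character, so $X|_{S^1}\cong Y|_{S^1}$. With Step 1 this proves Theorem A. $\blacksquare$

## 8. $SU(2)$, $SO(3)$, arbitrary compact groups, and families

We prove part 1 of Theorem B.

**$SU(2)$ and $SO(3)$ in compact Lie groups.** The purpose is to pass from a maximal torus to the group. Let $A$ be $SU(2)$ or $SO(3)$, with maximal torus $T\cong S^1$, embedded in compact Lie groups $B$ and $C$. Theorem A for $T\subset B$ and $T\subset C$ gives faithful $X$ of $B$ and $Y$ of $C$ with $X|_T\cong Y|_T$. Every element of $A$ is conjugate into $T$, so a character of $A$ is determined by its values on $T$. Hence $X|_A\cong Y|_A$. Conjugating $Y$ by a unitary matrix, the embeddings into $U(N)$ agree on $A$.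

**From compact Lie groups to all compact groups.** The purpose is to approximate $B$ and $C$ by Lie quotients that still contain $A$. Let $A\in\{S^1,SU(2),SO(3)\}$ be embedded in compact groups $B$ and $C$, and identify $A$ with its images. Consider the closed normal subgroups $K$ of $B$ with $B/K$ Lie. They are closed under finite intersections, because $B/(K\cap K')$ embeds in $B/K\times B/K'$. By Peter–Weyl their total intersection is trivial. Let $\mathcal K_B$ be the set of those $K$ with $K\cap A=1$.

First, $\mathcal K_B$ is not empty. The Lie group $A$ has no small subgroups, so there is an open neighborhood $O$ of $1$ in $A$ containing no nontrivial subgroup. The compact sets $K\cap(A\setminus O)$ have empty total intersection, so finitely many of them already have empty intersection. Intersecting the corresponding $K$ gives $K_0$ with $B/K_0$ Lie and $K_0\cap A\subset O$, hence $K_0\cap A=1$. Next, for every $K$ with $B/K$ Lie we have $K\cap K_0\in\mathcal K_B$, so $\bigcap\mathcal K_B=1$.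

Define $\mathcal K_C$ likewise. For $(K,K')\in\mathcal K_B\times\mathcal K_C$ the group $A$ embeds in the compact Lie groups $B/K$ and $C/K'$. Let $D_{K,K'}$ be a compact Lie amalgam of them over $A$. The natural maps
$$B\to\prod_{K,K'}D_{K,K'},\qquad C\to\prod_{K,K'}D_{K,K'}$$
are continuous and agree on $A$. They are injective because their kernels are $\bigcap\mathcal K_B=1$ and $\bigcap\mathcal K_C=1$. The product is compact, so it is an amalgam.

**Finite families.** Amalgamate successively. A simultaneous amalgam $D$ of $B_1,\dots,B_s$ contains $A$. Amalgamate $D$ with $B_{s+1}$ over $A$. This works in both categories.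

**Infinite families over $S^1$.** The purpose is to exhibit a family with no amalgam. Take $B_j=SU(j)$, $j\ge2$, with the circle $\mathrm{diag}(t,t^{-1},1,\dots,1)$. Suppose a compact group $D$ contains all $B_j$ with their circles identified. By Peter–Weyl there is a unitary representation of $D$, of dimension $N$ say, nontrivial on the circle. Its restriction to each $SU(j)$ is nontrivial. The Lie algebra of the kernel of this restriction is an ideal of the simple Lie algebra $\mathfrak{su}(j)$. It is not all of $\mathfrak{su}(j)$, since $SU(j)$ is connected. So it is zero and the kernel is finite. The determinant of the representation is trivial on $SU(j)$, because a homomorphism from a simple Lie algebra to an abelian one is zero. So the image lies in $SU(N)$ and has dimension $j^2-1$. Hence $j^2-1\le N^2-1$ for all $j$, which is impossible.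

## 9. Trace forms and irreducibility of the adjoint action

We prove part 2 of Theorem B. Theorem A found that a circle imposes no obstruction; with more than one independent direction in $\mathfrak a$ there is one, and it is a quadratic form.

**Definition 6 (trace form).** For a unitary representation $U$ of a compact Lie group $A$, put $\tau_U(x)=-\mathrm{tr}_U(x^2)$ for $x\in\mathfrak a$.

Each $x$ acts by a skew-Hermitian matrix, so $\tau_U(x)\ge0$, with equality exactly when $x$ acts by zero. Thus the null space of $\tau_U$ is the kernel of $U$ on $\mathfrak a$. In particular $\tau_U$ is positive definite if $U$ is faithful. Clearly $\tau_{U\oplus U'}=\tau_U+\tau_{U'}$ and $\tau_{\overline U}=\tau_U$.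

*Example.* Let $A=T^2$, with coordinates $(x_1,x_2)$ on $\mathfrak a$ such that $(x_1,x_2)$ exponentiates to $(e^{ix_1},e^{ix_2})$. The faithful representations with characters $z_1,z_2$ and $z_1,z_1z_2$ have trace forms $x_1^2+x_2^2$ and $x_1^2+(x_1+x_2)^2$. These are not proportional. Step B1 will show that $T^2$ is therefore not an amalgamation basis.

**Step B1: non-proportional trace forms obstruct.** The purpose is to show the following: if $A$ has faithful representations $V,V'$ with $\tau_V,\tau_{V'}$ not proportional, then $A$ is not an amalgamation basis in either category. Replace $V$ by $V\oplus\overline V$ and $V'$ by $V'\oplus\overline{V'}$. This doubles both forms and makes determinants trivial, so $A\subset B=SU(V)$ and $A\subset C=SU(V')$, with $\dim V,\dim V'\ge2$. Suppose a compact group $D$ is an amalgam of $B$ and $C$ over $A$. The forms are not both zero, so $\mathfrak a\ne0$. By Peter–Weyl some unitary representation $U$ of $D$ is nontrivial on the identity component $A_0$, and hence nonzero on $\mathfrak a$.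

On $\mathfrak{su}(V)$ an invariant quadratic form is unique up to scalar. Indeed, relative to a fixed invariant inner product such a form is given by a symmetric operator commuting with the adjoint action. Its eigenspaces are ideals, and $\mathfrak{su}(V)$ is simple, so the operator is a scalar. The same holds for $\mathfrak{su}(V')$. The trace form of $U|_B$ is an invariant quadratic form on $\mathfrak{su}(V)$, and $-\mathrm{tr}_V(x^2)$ is a nonzero one. So on $\mathfrak a$ we get $\tau_U=c\,\tau_V$ and, through $C$, $\tau_U=c'\tau_{V'}$. The left sides are the same form on $\mathfrak a$ because $B\to D$ and $C\to D$ agree on $A$, and it is nonzero. So $c,c'\ne0$, and $\tau_V,\tau_{V'}$ are proportional, a contradiction. Here $B$ and $C$ are Lie, while $D$ was any compact group, so both categories are covered.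

**Step B2: all trace forms are multiples of one.** The purpose is to turn Step B1 into a usable condition. Let $A$ be an infinite compact Lie group that is an amalgamation basis in either category, so $\mathfrak a\ne0$. By Step B1 all faithful representations have proportional trace forms. Fix a faithful $V$ and let $q=\tau_V$, which is positive definite. For any $U$ the representation $V\oplus U$ is faithful, so $q+\tau_U$ is a multiple of $q$. Hence
$$\tau_U=c_U\,q\ \text{ for every }U;\ \text{ in particular each }\tau_U\text{ is zero or positive definite.} \tag{10}$$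

**Step B3: the center of $\mathfrak a$ is $0$ or $\mathfrak a$.** The purpose is to split into two cases. Take $U=\mathfrak a\otimes\mathbb C$ with the adjoint action. The null space of $\tau_U$ is the kernel of $\mathrm{ad}$, which is the center $\mathfrak z$. By (10), $\mathfrak z=\mathfrak a$ or $\mathfrak z=0$.

**Step B4: irreducibility when $\mathfrak z=0$.** Fix an $\mathrm{Ad}(A)$-invariant inner product on $\mathfrak a$. Suppose $0\ne\mathfrak i\subsetneq\mathfrak a$ is $\mathrm{Ad}(A)$-invariant. Differentiating, $\mathfrak i$ is an ideal. So is its orthogonal complement $\mathfrak i^\perp\neq0$, and $[\mathfrak i,\mathfrak i^\perp]\subset\mathfrak i\cap\mathfrak i^\perp=0$. Take $U=\mathfrak i\otimes\mathbb C$. Then $\tau_U$ vanishes on $\mathfrak i^\perp$, so it is not definite. It is not zero either: otherwise $[\mathfrak i,\mathfrak i]=0$, and then $\mathfrak i$ would commute with $\mathfrak i\oplus\mathfrak i^\perp=\mathfrak a$ and lie in $\mathfrak z=0$. This contradicts (10).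

**Step B5: irreducibility when $\mathfrak z=\mathfrak a$.** Then $A_0$ is a torus. Let $\Gamma=A/A_0$, a finite group, which acts on $A_0$ by conjugation because $A_0$ is abelian. Let $\mathcal X\subset\mathfrak a^*$ be the lattice of differentials of characters of $A_0$, divided by $2\pi i$. For $v\in\mathcal X$, the representation of $A$ induced from the corresponding character of $A_0$ restricts to $A_0$ as the sum of the characters $\gamma v$, $\gamma\in\Gamma$. Its trace form is $4\pi^2\sum_\gamma(\gamma v)(x)^2$. By (10), $\sum_\gamma(\gamma v)^2$ is a multiple of $q$ for every $v\in\mathcal X$. By homogeneity this holds for all rational multiples of elements of $\mathcal X$. These are dense in $\mathfrak a^*$, and the line $\mathbb Rq$ is closed, so by continuity it holds for all $v\in\mathfrak a^*$.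

Suppose $0\ne\mathfrak a_1\subsetneq\mathfrak a$ is $\mathrm{Ad}(A)$-invariant. Choose $0\ne v\in\mathfrak a^*$ vanishing on $\mathfrak a_1$. Every $\gamma v$ vanishes on $\mathfrak a_1$ too. So $\sum_\gamma(\gamma v)^2$ vanishes on $\mathfrak a_1$. But it is nonzero, since it is at least $v^2$, so it is a nonzero multiple of the definite form $q$. This is a contradiction.

In both cases $\mathrm{Ad}(A)$ acts irreducibly on $\mathfrak a$, which is the first claim of part 2.

**Step B6: tori and connected groups.** The purpose is to read off the consequences. For $A=T^r$ the adjoint action is trivial, so if $r\ge1$ irreducibility forces $r=1$. Conversely, $T^1=S^1$ is an amalgamation basis by Theorem A and part 1, and $T^0$ is one via $D=B\times C$. So $T^r$ is an amalgamation basis if and only if $r\le1$.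

Let $A$ be a connected amalgamation basis. If $A$ is finite, it is trivial. Otherwise, if $\mathfrak z=\mathfrak a$, then $A$ is a torus, so $A=S^1$. If $\mathfrak z=0$, every ideal of $\mathfrak a$ is $\mathrm{Ad}(A)$-invariant because $A$ is connected. So the nonabelian Lie algebra $\mathfrak a$ has no proper nonzero ideals, and $\mathfrak a$ is simple. $\blacksquare$
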